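# The equation $x^2\sigma\approx\tau x$ in the symmetric group

## One solution on average: the case for "yes"

Permutations are composed from right to left, $(ab)(i)=a(b(i))$. On $\mathrm{Sym}(n)$ we use the Hamming distance
$$d(a,b)=\#\{1\le i\le n \mid a(i)\ne b(i)\}.$$
It is bi-invariant: $d(gah,gbh)=d(a,b)$, since $g$ is injective and $h$ only renames the points $i$. In particular $d(a,b)$ is the number of points moved by $a^{-1}b$. For example, $d((1\,2),(2\,3))=3$, because $(1\,2)(2\,3)$ is a $3$-cycle.

Given $\sigma,\tau\in\mathrm{Sym}(n)$, we look for $x$ such that $x^2\sigma$ and $\tau x$ are close. Put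
$$f(\sigma,\tau)=\min_{x\in\mathrm{Sym}(n)}d(x^2\sigma,\tau x),$$
and call $(\sigma,\tau)$ **solvable** if $f(\sigma,\tau)=0$. The statement to be decided is the following.

**Conjecture.** For all $\varepsilon>0$ there is $n_0$ such that for all $n\ge n_0$ and all $\sigma,\tau\in\mathrm{Sym}(n)$ there is $x\in \mathrm{Sym}(n)$ with $d(x^2\sigma,\tau x)\le\varepsilon n$.

The first guess is that this is true. For given $x$ and $\sigma$ exactly one $\tau$ satisfies the equation, namely $\tau=x^2\sigma x^{-1}$. So a pair $(\sigma,\tau)$ has one exact solution on average, and we are allowed $\varepsilon n$ errors on top.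

Simple cases agree. If $\sigma=1$, take $x=\tau$. If $\tau=1$, take $x=\sigma^{-1}$. If $\sigma=\tau$, take $x=1$. If $\sigma$ and $\tau$ commute, take $x=\tau\sigma^{-1}$: both sides are $\tau^2\sigma^{-1}$. Hence every pair is solvable for $n\le 2$.

The first resistance comes at $n=3$, with $\sigma=(1\,2)$ and $\tau=(2\,3)$.

- If $x$ is odd, it is a transposition, so $x^2\sigma=\sigma$ is odd and $\tau x$ is even. They differ by an odd permutation of three points, that is, by a transposition, so the distance is $2$.
- If $x$ is even, then $x^2=x^{-1}$, and $\tau x=x^{-1}\tau$ because a transposition inverts $A_3$. The distance is $d(x^{-1}\sigma,x^{-1}\tau)=d(\sigma,\tau)=3$.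

So $f=2$ here. This alone does not threaten the conjecture, which allows $\varepsilon n$ errors for large $n$. The next theorem says that the guess is right for almost all pairs.

**Theorem 4 (the conjecture is generically true).** Let $\sigma,\tau$ be independent and uniform in $\mathrm{Sym}(n)$, and let $p(n)$ be the number of partitions of $n$. For all $t\ge0$,
$$\Pr\big(f(\sigma,\tau)\ge 2\sqrt{n\log p(n)}+t\big)\le e^{-t^2/(4n)}.$$
Since $p(n)\le e^{\pi\sqrt{2n/3}}$, typically $f=O(n^{3/4})$. Moreover $\Pr(f>\varepsilon n)\le e^{-\varepsilon^2n/16}$ for $n\ge n_0(\varepsilon)$.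

Nevertheless the guess is wrong: many disjoint copies of the bad triple defeat every $x$.

**Theorem 1 (disproof).** Let $k=\lfloor n/3\rfloor$. Partition $\{1,\dots,n\}$ into $k$ blocks $B_j=\{a_j,b_j,c_j\}$ and $n-3k$ further points. Let $\sigma=\prod_j(a_j\,b_j)$ and $\tau=\prod_j(b_j\,c_j)$. Then $d(x^2\sigma,\tau x)\ge\lfloor n/3\rfloor$ for every $x\in\mathrm{Sym}(n)$.

If $0<\varepsilon<1/3$ and $n>2/(1-3\varepsilon)$, then $n-2>3\varepsilon n$, so $\lfloor n/3\rfloor\ge(n-2)/3>\varepsilon n$. Hence **the conjecture is false**: it fails for every $\varepsilon<1/3$ and every sufficiently large $n$.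

The bad pair consists of two permutations with square $1$. Within that class the constant is sharp.

**Theorem 2 (sharp constant for involutions).** For $n\ge6$: $\ \max\{f(\sigma,\tau):\sigma^2=\tau^2=1\}=\lfloor n/3\rfloor$.

The calculation above shows that the formula fails for $n=3$. The worst case over all pairs $(\sigma,\tau)$ is not determined here. A further result, Theorem 3, classifies the solvable pairs with $\sigma^2=\tau^2=1$; it is stated once its vocabulary is available.

## Random pairs: second moment and concentration

We prove Theorem 4. The plan is to show that $f=0$ happens with a probability that is not too small, and that $f$ is concentrated near its mean. The mean must then be small.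

**Step 1: the first two moments of the number of solutions.** Let $N(\sigma,\tau)=\#\{x:x^2\sigma=\tau x\}$. Given $x,\sigma$ there is exactly one $\tau$, so $\sum_{\sigma,\tau}N=(n!)^2$ and $\mathbb EN=1$.

For the second moment, $\sum_{\sigma,\tau}N^2$ counts quadruples $(x,x',\sigma,\tau)$ with $\tau=x^2\sigma x^{-1}=x'^2\sigma x'^{-1}$, so
$$\sum_{\sigma,\tau}N^2=\#\{(x,x',\sigma):x^2\sigma x^{-1}=x'^2\sigma x'^{-1}\}.$$
Put $u=x'^{-1}x$. Multiplying the condition by $x'^{-2}$ on the left and by $x\sigma^{-1}$ on the right gives $x'^{-2}x^2=\sigma u\sigma^{-1}$. Since $x=x'u$, the left side is $(x'^{-1}ux')u$. Fix $(u,x')$. The condition prescribes the conjugate $\sigma u\sigma^{-1}$, so the number of admissible $\sigma$ is $0$ or $|Z(u)|$, where $Z(u)$ is the centralizer of $u$. Recall that a conjugacy class $C$ containing $u$ has $|C|=n!/|Z(u)|$, and that $\mathrm{Sym}(n)$ has $p(n)$ classes. Therefore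
$$\sum_{\sigma,\tau}N^2\le n!\sum_u|Z(u)|=n!\sum_C|C|\frac{n!}{|C|}=(n!)^2p(n),$$
that is, $\mathbb EN^2\le p(n)$. By Cauchy–Schwarz, $(\mathbb EN)^2=(\mathbb E\,N1_{N>0})^2\le\mathbb EN^2\,\Pr(N>0)$, so
$$\Pr(f=0)=\Pr(N>0)\ge\frac1{p(n)}.\tag{1}$$

**Step 2: $f$ is Lipschitz.** For every $x$, the triangle inequality and bi-invariance give
$$d(x^2\sigma,\tau x)\le d(x^2\sigma,x^2\sigma')+d(x^2\sigma',\tau'x)+d(\tau'x,\tau x)=d(\sigma,\sigma')+d(x^2\sigma',\tau'x)+d(\tau,\tau').$$
Minimizing over $x$, and then exchanging the roles of the pairs, we get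
$$|f(\sigma,\tau)-f(\sigma',\tau')|\le d(\sigma,\sigma')+d(\tau,\tau').$$

**Step 3: concentration.** Reveal $\sigma(1),\dots,\sigma(n),\tau(1),\dots,\tau(n)$ one at a time. Let $\mathcal F_j$ be the information after $j$ entries and $D_j=\mathbb E[f\mid\mathcal F_j]-\mathbb E[f\mid\mathcal F_{j-1}]$, so that $f-\mathbb Ef=\sum_{j=1}^{2n}D_j$. We bound the range of $D_j$ given the past.

Suppose the next entry is $\sigma(i)$, and let $\alpha\neq\beta$ be two possible values of it. The map $(\sigma,\tau)\mapsto((\alpha\,\beta)\sigma,\tau)$ does not change the entries $\sigma(1),\dots,\sigma(i-1)$, as these avoid $\alpha$ and $\beta$. So it is a bijection from the completions with $\sigma(i)=\alpha$ to those with $\sigma(i)=\beta$, and it moves $\sigma$ by Hamming distance $2$. Completions are equally likely, so by Step 2 the two conditional means of $f$ differ by at most $2$. The same argument works for the entries of $\tau$. Hence, given the past, $D_j$ has mean $0$ and lies in an interval of length at most $2$.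

Hoeffding's lemma says that a random variable $D$ with mean $0$ in an interval of length $c$ satisfies $\mathbb Ee^{\lambda D}\le e^{\lambda^2c^2/8}$ for all real $\lambda$. So $\mathbb E[e^{\lambda D_j}\mid\mathcal F_{j-1}]\le e^{\lambda^2/2}$. Conditioning successively on $\mathcal F_{2n-1},\mathcal F_{2n-2},\dots$ yields $\mathbb Ee^{\lambda(f-\mathbb Ef)}\le e^{n\lambda^2}$. By Markov's inequality with $\lambda=\pm s/(2n)$, for $s\ge0$,
$$\Pr(f\le\mathbb Ef-s)\le e^{-s^2/(4n)},\qquad\Pr(f\ge\mathbb Ef+s)\le e^{-s^2/(4n)}.\tag{2}$$

**Step 4: the mean is small.** Take $s=\mathbb Ef$ in the first bound of (2) and use (1):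
$$\frac1{p(n)}\le\Pr(f=0)\le e^{-(\mathbb Ef)^2/(4n)},\qquad\text{so}\qquad\mathbb Ef\le2\sqrt{n\log p(n)}.$$
The second bound of (2) with $s=t$ gives the inequality of the theorem.

**Step 5: the size of $p(n)$.** The bound $p(n)\le e^{\pi\sqrt{2n/3}}$ is classical (Apostol, *Introduction to Analytic Number Theory*, Thm. 14.5). Here is a short proof. For $s>0$ the generating function of the partition numbers gives $p(n)e^{-sn}\le\prod_{m\ge1}(1-e^{-sm})^{-1}$. Take logarithms, expand, and use $e^{sm}-1\ge sm$:
$$\log p(n)\le sn+\sum_{m\ge1}\sum_{r\ge1}\frac{e^{-smr}}r=sn+\sum_{r\ge1}\frac1{r(e^{sr}-1)}\le sn+\frac1s\sum_{r\ge1}\frac1{r^2}=sn+\frac{\pi^2}{6s}.$$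
With $s=\pi/\sqrt{6n}$ the right side is $2\pi\sqrt{n/6}=\pi\sqrt{2n/3}$.

Hence $\mathbb Ef=O(n^{3/4})$. Taking $t=n^{3/4}$ shows that $f=O(n^{3/4})$ outside an event of probability at most $e^{-\sqrt n/4}$. Finally let $n$ be so large that $2\sqrt{n\log p(n)}\le\varepsilon n/2$, and take $t=\varepsilon n/2$. This gives $\Pr(f>\varepsilon n)\le e^{-\varepsilon^2n/16}$. $\blacksquare$

This argument cannot be pushed to all pairs. A single pair has probability $(n!)^{-2}$, which for large $n$ is far below $e^{-\varepsilon^2n/16}$, so no individual pair is excluded from the exceptional set. We therefore need pairs whose structure we can see, and pairs of involutions are the natural place to look, since the triple at $n=3$ is of this kind.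

## Two involutions: paths, cycles, and cube roots

From now on $\sigma^2=\tau^2=1$ (the identity is allowed), and $\rho=\tau\sigma$. Then $\tau=\rho\sigma$ and $\sigma\rho\sigma=\sigma\tau=\rho^{-1}$.

**Step 1: rewriting the equation.** We show that $x^2\sigma=\tau x$ holds exactly if and only if
$$\sigma x\sigma=x^{-1}\qquad\text{and}\qquad x^3=\rho.\tag{3}$$
Suppose $x^2\sigma=\tau x$, and put $y=x^{-1}\tau x$. Then $y=x^{-1}x^2\sigma=x\sigma$. As a conjugate of $\tau$, $y$ satisfies $y^2=1$, so $x\sigma x\sigma=1$, which is the first relation. It also says $\sigma x^{-1}=x\sigma$. Hence $\tau=xyx^{-1}=x\cdot x\sigma\cdot x^{-1}=x^3\sigma$, that is, $x^3=\tau\sigma=\rho$. Conversely, (3) gives $\tau x=x^3\sigma x=x^3x^{-1}\sigma=x^2\sigma$.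

So we want a cube root of $\rho$ that is inverted by $\sigma$.

**Step 2: the orbits of $\langle\sigma,\tau\rangle$.** Draw an edge labeled $\sigma$ for each $2$-cycle of $\sigma$, and an edge labeled $\tau$ for each $2$-cycle of $\tau$. Each point has at most one edge of each label, so the components, which are the orbits of $\langle\sigma,\tau\rangle$, are of two kinds, and labels alternate along them.

**Definition.** A **path orbit** $P_\ell$ is a path $v_1,\dots,v_\ell$; each end is fixed by the involution whose label is missing there (for $\ell=1$ the point is fixed by both). A **cycle orbit** $C_{2\ell}$ is a cycle with $2\ell$ points (a double edge if $\ell=1$). Let $r_\ell$ be the number of path orbits with $\ell$ points and $f_\ell$ the number of cycle orbits with $2\ell$ points. (The numbers $f_\ell$ are unrelated to the function $f$.)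

Example. The triple $\{a,b,c\}$ with $\sigma=(a\,b)$, $\tau=(b\,c)$ is a $P_3$; here $\rho$ is $a\mapsto c\mapsto b\mapsto a$. Every $P_3$ looks like this, as it has one edge of each label. The pair $\sigma=(1\,2)(3\,4)(5\,6)$, $\tau=(2\,3)(4\,5)(6\,1)$ is a $C_6$; here $\rho$ has the two $3$-cycles $1\mapsto3\mapsto5\mapsto1$ and $2\mapsto6\mapsto4\mapsto2$.

*On a path orbit, $\rho$ is a single $\ell$-cycle.* Since $\sigma\rho\sigma=\rho^{-1}$ and $\tau=\rho\sigma$, we have $\langle\sigma,\tau\rangle=\langle\rho\rangle\cup\langle\rho\rangle\sigma=\langle\rho\rangle\cup\langle\rho\rangle\tau$. An end $v$ of the path is fixed by $\sigma$ or by $\tau$, so its orbit is $\langle\rho\rangle v$.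

*On a cycle orbit, $\rho$ has two $\ell$-cycles, interchanged by $\sigma$.* Label the orbit cyclically $v_0,\dots,v_{2\ell-1}$ with $\sigma$-edges $v_{2i}v_{2i+1}$ and $\tau$-edges $v_{2i+1}v_{2i+2}$. Then $\rho(v_{2i})=v_{2i+2}$ and $\rho(v_{2i+1})=\tau(v_{2i})=v_{2i-1}$, so the even points and the odd points form the two cycles.

Thus an orbit is a path if and only if $\rho$ is transitive on it, and in both cases $\ell$ is the length of the cycles of $\rho$.

**Step 3: the model example on nine points.** On $\mathbb Z/9$ let $\sigma(i)=-i$, $\tau(i)=3-i$, $x(i)=i+1$. Both $x^2\sigma$ and $\tau x$ are $i\mapsto2-i$, so $x$ is an exact solution. The set $\{0,3,6\}$ is a $P_3$: $\tau$ swaps $0,3$ and fixes $6$, and $\sigma$ swaps $3,6$ and fixes $0$. The other six points form a $C_6$, namely $8,1,2,7,5,4$ in cyclic order. So a $P_3$, unsolvable alone, becomes solvable next to a $C_6$.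

A cube root of $\rho$ by itself is not the difficulty. For three copies of $P_3$, $\rho$ has three $3$-cycles and is the cube of a $9$-cycle. But a $9$-cycle $x$ preserved and inverted by $\sigma$ contains exactly one $\sigma$-fixed point, whereas three copies of $P_3$ have three. The theorem below turns this into an exact count.

**Theorem 3 (classification of exactly solvable involution pairs).** Let $\sigma^2=\tau^2=1$. Then $(\sigma,\tau)$ is solvable iff for every $\ell$ divisible by $3$, $f_\ell-r_\ell$ is a nonnegative multiple of $3$.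

**Step 4: necessity.** Let $x$ satisfy (3). Since $\sigma$ inverts $x$, $\langle\sigma,x\rangle=\langle x\rangle\cup\langle x\rangle\sigma$. So on an orbit of $\langle\sigma,x\rangle$ either $x$ is one $L$-cycle, or $x$ has two $L$-cycles swapped by $\sigma$. On this orbit every cycle of $\rho=x^3$ has length $L/\gcd(L,3)$. Let $3\mid\ell$, and consider the orbits on which this length is $\ell$. If $3\nmid L$, then $\ell=L$, contradicting $3\mid\ell$. So $L=3\ell$, and each $x$-cycle splits into three $\rho$-cycles.

- *Two $x$-cycles.* As $\sigma\rho\sigma=\rho^{-1}$, $\sigma$ maps $\rho$-cycles to $\rho$-cycles, so each of the three $\rho$-cycles in one $x$-cycle is swapped with one in the other. Each swapped pair is an orbit of $\langle\sigma,\rho\rangle=\langle\sigma,\tau\rangle$ on which $\rho$ is not transitive. This gives three cycle orbits with $2\ell$ points.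
- *One $x$-cycle.* Identify it with $\mathbb Z/3\ell$ so that $x$ is $i\mapsto i+1$. Since $\sigma x^i=x^{-i}\sigma$, we get $\sigma(i)=s-i$ with $s=\sigma(0)$. The $\rho$-cycles are the classes mod $3$, and $\sigma$ permutes them by $c\mapsto s-c$, which fixes exactly one class, since $2c\equiv s$ has one solution mod $3$. The fixed class is a path orbit with $\ell$ points; the other two form one cycle orbit with $2\ell$ points.

If there are $F$ orbits of the first kind and $R$ of the second, then $r_\ell=R$ and $f_\ell=R+3F$.

**Step 5: sufficiency.** We build $x$ satisfying (3) on three types of invariant pieces.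

*An orbit with $3\nmid\ell$.* Choose $m$ with $3m\equiv1$ mod $\ell$ and let $x=\rho^m$. Then $x^3=\rho$ on the orbit, because all $\rho$-cycles there have length $\ell$, and $\sigma x\sigma=\rho^{-m}=x^{-1}$.

*A path orbit $P$ with $\ell$ points together with a cycle orbit $Q$ with $2\ell$ points, $3\mid\ell$.* Identify $P=\mathbb Z/\ell$ so that $\rho(i)=i+1$ and $\sigma(i)=s-i$. On $\mathbb Z/3\ell$ put $X(i)=i+1$ and $\Sigma(i)=3s-i$; note that $3s$ is well defined mod $3\ell$. Then $\Sigma X\Sigma(i)=3s-(3s-i+1)=i-1$, so $\Sigma X\Sigma=X^{-1}$.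

On the class $3\mathbb Z/3\ell$ we have $X^3(3j)=3(j+1)$ and $\Sigma(3j)=3(s-j)$. So $3j\leftrightarrow j$ identifies this class with $(\Sigma,X^3)$ and $P$ with $(\sigma,\rho)$. The other two classes are swapped by $\Sigma$, and each is an $\ell$-cycle of $X^3$.

Fix $q'\in Q$ and let $q=1\in\mathbb Z/3\ell$. The points of $Q$ are $\rho^iq'$ and $\sigma\rho^iq'$ with $i$ mod $\ell$, each listed once, and the points of the other two classes are $X^{3i}q$ and $\Sigma X^{3i}q$. Match
$$\rho^iq'\leftrightarrow X^{3i}q,\qquad\sigma\rho^iq'\leftrightarrow\Sigma X^{3i}q.\tag{4}$$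
This carries $\sigma$ to $\Sigma$. It carries $\rho$ to $X^3$ on the points of the first kind, and on those of the second kind because $\rho\,\sigma\rho^iq'=\sigma\rho^{i-1}q'$ and likewise $X^3\,\Sigma X^{3i}q=\Sigma X^{3(i-1)}q$. Transport $X$ to $P\sqcup Q$ to get $x$.

*Three cycle orbits with $2\ell$ points, $3\mid\ell$.* On $\mathbb Z/3\ell\times\{\pm\}$ let $X(i,\pm)=(i\pm1,\pm)$ and $\Sigma(i,\pm)=(i,\mp)$. Then $\Sigma X\Sigma(i,\pm)=(i\mp1,\pm)=X^{-1}(i,\pm)$. The orbits of $\langle\Sigma,X^3\rangle$ are the three sets $\{(i,\pm):i\equiv c \bmod 3\}$. On each of them $X^3$ has two $\ell$-cycles swapped by $\Sigma$, so the matching (4), with any $q$ in the set, identifies it with a given cycle orbit. Transport $X$ again.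

If $f_\ell-r_\ell$ is a nonnegative multiple of $3$ for each $\ell$ divisible by $3$, these pieces cover all points. $\blacksquare$

In particular $k\ge1$ copies of $P_3$ form an unsolvable pair, since then $f_3-r_3=-k<0$. That is an exact statement; we need to know how far from solvable the pair is.

## Why the failures of single blocks do not add up

Let $(\sigma,\tau)$ be the pair of Theorem 1 with $n=3k$. The obvious choices of $x$ are as bad as possible: $x=1$ costs $d(\sigma,\tau)=3k$. With $x=\tau\sigma$ the two sides are $\tau\sigma\tau$ and $\sigma$, since $x^2\sigma=\tau\sigma\tau$ and $\tau x=\sigma$; on each block these are the distinct transpositions $(a\,c)$ and $(a\,b)$, so the cost is again $3k$.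

The first idea for a lower bound is to sum over blocks: each block alone has $f=2$, so one hopes for a total of $2k$. This is correct when $x$ preserves every block. It stops being correct as soon as $x$ mixes blocks, and the value $2k$ is then simply wrong. For two blocks $\{a,b,c\}$, $\{a',b',c'\}$ take the $6$-cycle
$$x:\ a\mapsto b\mapsto a'\mapsto c\mapsto c'\mapsto b'\mapsto a.$$
One finds:

| $i$ | $a$ | $b$ | $c$ | $a'$ | $b'$ | $c'$ |
|---|---|---|---|---|---|---|
| $x^2\sigma(i)$ | $c$ | $a'$ | $b'$ | $b$ | $c'$ | $a$ |
| $\tau x(i)$ | $c$ | $a'$ | $b'$ | $b$ | $a$ | $c'$ |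

Only two columns disagree, so two blocks together cost at most $2$, not $4$. A lower bound has to handle an $x$ with no relation to the blocks, and for such an $x$ the relations (3) are only approximately true, at places that we do not control.

## Turning an error in the equation into a conjugation of $\tau$

The way out is to replace $x$ by a nearby permutation $z$ for which relations of type (3) hold exactly, at the price of changing $\tau$ into a conjugate. In the exact case we had $x=y\sigma$ with $y=x^{-1}\tau x$. In general, $y$ is still an involution, so $y\sigma$ is still inverted by $\sigma$. We take $z=y\sigma$ as the corrected version of $x$.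

**Lemma 1.** Let $\sigma^2=\tau^2=1$, $x\in\mathrm{Sym}(n)$, $e=d(x^2\sigma,\tau x)$. Put $y=x^{-1}\tau x$, $z=y\sigma$, $\tau'=zyz^{-1}$, $w=xz^{-1}$. Then
$$\sigma z\sigma=z^{-1},\quad\tau'=z^3\sigma,\quad\tau'^2=1,\quad w\tau'w^{-1}=\tau,\quad d(w,1)=e.$$

*Proof.* Since $y^2=1$, $\sigma z\sigma=\sigma y=(y\sigma)^{-1}=z^{-1}$. Hence $\sigma z^{-1}=z\sigma$. As $y=z\sigma$, we get $\tau'=z\cdot z\sigma\cdot z^{-1}=z^2\cdot z\sigma=z^3\sigma$. As a conjugate of $y$, $\tau'$ has square $1$. Next, $w\tau'w^{-1}=xz^{-1}\cdot zyz^{-1}\cdot zx^{-1}=xyx^{-1}=\tau$. Finally, by bi-invariance,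
$$d(w,1)=d(x,z)=d(x,x^{-1}\tau x\sigma)=d(x^2,\tau x\sigma)=d(x^2\sigma,\tau x)=e.\qquad\square$$

By Step 1 of the section on two involutions, applied to $(\sigma,\tau')$, the permutation $z$ is an exact solution of $z^2\sigma=\tau'z$. All the error now sits in $w$, which moves exactly $e$ points and conjugates $\tau'$ to $\tau$.

For later use, here is the converse. It holds for arbitrary $\sigma$ and $\tau$: if $x_0^2\sigma=\tau'x_0$ with $\tau'=w^{-1}\tau w$, then $x=wx_0$ satisfies
$$d(x^2\sigma,\tau x)=d(w,1).\tag{5}$$
Indeed $\tau x=\tau wx_0=w\tau'x_0=wx_0^2\sigma$ and $x^2\sigma=wx_0wx_0\sigma$. Cancelling $wx_0$ on the left leaves $d(wx_0\sigma,x_0\sigma)=d(w,1)$.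

Together, Lemma 1 and (5) say that for involutions $f(\sigma,\tau)$ is the smallest number of points moved by a $w$ such that $(\sigma,w^{-1}\tau w)$ is solvable. The question has become: how much must $\tau$ be conjugated until the orbit count of Theorem 3 comes out right?

## The lower bound $\lfloor n/3\rfloor$

We must bound from below the number of points moved by $w$ in terms of the visible change from $\tau$ to $\tau'$.

**Lemma 2.** In the situation of Lemma 1 let $M=\{i:\tau(i)\ne\tau'(i)\}$. Then $M$ is $\tau$-invariant, and $e$ is at least the number of $\tau$-orbits contained in $M$.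

*Proof.* Let $i\in M$ and $j=\tau(i)$. If $j\notin M$, then $\tau'(j)=\tau(j)=i$, so $\tau'(i)=j=\tau(i)$, a contradiction. So $M$ is $\tau$-invariant.

Now we show that every $\tau$-orbit in $M$ contains a point moved by $w$. Let $i\in M$ and suppose $w(i)=i$. Then $\tau(i)=w\tau'w^{-1}(i)=w(\tau'(i))$.

- If $\tau(i)=i$, then $w(\tau'(i))=i=w(i)$, so $\tau'(i)=i=\tau(i)$, a contradiction.
- So $\tau(i)\ne i$. If $w$ also fixed $\tau(i)$, then $w(\tau(i))=\tau(i)=w(\tau'(i))$ would give $\tau(i)=\tau'(i)$, a contradiction.

Hence the orbit $\{i,\tau(i)\}$ contains a point moved by $w$. Different orbits are disjoint, and $w$ moves exactly $d(w,1)=e$ points. $\square$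

In the two-block example, $w=(b'\,c)$ and $\tau'=w^{-1}\tau w=(b\,b')(c\,c')$. Here $M=\{b,c,b',c'\}$ contains the two $\tau$-orbits $\{b,c\}$ and $\{b',c'\}$, and $w$ moves two points, so Lemma 2 is sharp there.

**Proof of Theorem 1.** Let $x$ be arbitrary; use the notation of Lemmas 1 and 2. Let $u$ be the number of blocks meeting $M$.

**Step 1: a touched block contributes at least one orbit.** Blocks and $M$ are $\tau$-invariant, so a block meeting $M$ contains at least one $\tau$-orbit lying in $M$. If every block is touched, Lemma 2 already gives $e\ge k$. It remains to show that untouched blocks are paid for elsewhere.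

**Step 2: an untouched block lies in a $9$-cycle of $z$.** Let $B_j\cap M=\emptyset$. Then $\tau'=\tau$ on $B_j$, and $B_j$ is $\sigma$-invariant, so $z^3=\tau'\sigma$ acts on $B_j$ as $\tau\sigma$, which is the $3$-cycle $a_j\mapsto c_j\mapsto b_j\mapsto a_j$. Let $L$ be the length of the $z$-cycle $C_j$ through $c_j$. Then $L/\gcd(L,3)=3$. If $3\nmid L$, this reads $L=3$, which is absurd; so $3\mid L$ and $L=9$.

Write $p_i=z^i(c_j)$ for $i\in\mathbb Z/9$. Since $\sigma(c_j)=c_j$ and $\sigma z^i=z^{-i}\sigma$,
$$\sigma(p_i)=p_{-i},\qquad\tau'(p_i)=z^3\sigma(p_i)=p_{3-i},\qquad B_j=\{p_0,p_3,p_6\}.\tag{6}$$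
This is the model on $\mathbb Z/9$ again. The untouched $P_3$ forces six companions.

**Step 3: the companions.** Let $O_j=\{p_i:3\nmid i\}$. It has $6$ points, and by (6) it is invariant under $\sigma$ and $\tau'$. Modulo $9$, $2i\equiv0$ has only the solution $i=0$, and $2i\equiv3$ has only the solution $i=6$. So neither $\sigma$ nor $\tau'$ has a fixed point on $O_j$, and $c_j=p_0$ is the only $\sigma$-fixed point in $C_j$. If $B_j$ and $B_{j'}$ are untouched and $j\ne j'$, then $C_j\ne C_{j'}$, because a common cycle would contain the two $\sigma$-fixed points $c_j$ and $c_{j'}$. Distinct cycles of $z$ are disjoint, so $O_j\cap O_{j'}=\emptyset$.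

**Step 4: the companions come from blocks touched twice.** All points outside the blocks, and all $c_i$, are fixed by $\sigma$, so $O_j$ contains none of them. As $O_j$ is $\sigma$-invariant with $6$ points, it is a union of exactly three pairs $\{a_i,b_i\}$. For each of these three indices $i$:

- $\tau'(a_i)\ne a_i=\tau(a_i)$, because $\tau'$ has no fixed point on $O_j$. So $a_i\in M$.
- $\tau'(b_i)\in O_j$, while $\tau(b_i)=c_i\notin O_j$. So $b_i\in M$, and $c_i=\tau(b_i)\in M$ by Lemma 2.

Hence $B_i$ contains two $\tau$-orbits lying in $M$, namely $\{a_i\}$ and $\{b_i,c_i\}$.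

**Step 5: the count.** The $k-u$ untouched blocks have disjoint sets $O_j$, so they produce $3(k-u)$ distinct blocks with two $\tau$-orbits in $M$ each. These blocks are among the $u$ touched ones. So $M$ contains at least $u+3(k-u)$ $\tau$-orbits, and by Lemma 2
$$e\ge u+3(k-u)=k+2(k-u)\ge k.\qquad\blacksquare$$

It matters that Lemma 2 counts orbits and not points. If $w$ fixes $i$ and $\tau(i)$, then $\tau'(i)=w^{-1}\tau w(i)=\tau(i)$; so every point of $M$ is a moved point of $w$ or the $\tau$-image of one, and $|M|\le2e$. In the proof above, $3(k-u)$ touched blocks lie entirely in $M$ and the other touched blocks have at least one point in $M$, so $|M|\ge u+6(k-u)$. That yields only $e\ge\frac12(u+6(k-u))\ge k/2$. This still disproves the conjecture, but with half the constant.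

## The upper bound $\lfloor n/3\rfloor$ for involutions

Theorem 1 gives the lower bound in Theorem 2. For the upper bound let $\sigma^2=\tau^2=1$ and $n\ge6$. The strategy is to cut the point set into small invariant pieces and to make each piece solvable by a cheap change of $\tau$.

**Step 1: tools.** If $\{1,\dots,n\}$ is split into $\langle\sigma,\tau\rangle$-invariant pieces, we may choose $x$ on each piece separately, and costs add. On a piece we have two ways to use a $\tau'$ with $x_0^2\sigma=\tau'x_0$. The first is (5): if $\tau'=w^{-1}\tau w$, the cost is at most $d(w,1)$. The second needs no conjugacy: with $x=x_0$,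
$$d(x_0^2\sigma,\tau x_0)=d(\tau'x_0,\tau x_0)=d(\tau',\tau).\tag{7}$$
By Theorem 3, $(\sigma,\tau')$ is solvable whenever $\tau'^2=1$ and all orbits of $\langle\sigma,\tau'\rangle$ have $3\nmid\ell$. Recall that the edges of $w^{-1}\tau w$ are the images under $w^{-1}$ of the edges of $\tau$.

**Step 2: costs of pieces.**

**(a)** An orbit with $3\nmid\ell$, a pair $P_\ell\sqcup C_{2\ell}$, or three $C_{2\ell}$: cost $0$, by Theorem 3.

**(b)** One $P_\ell$ with $3\mid\ell$: cost $\le2$. The edges $v_1v_2$ and $v_2v_3$ have different labels, so there is a $\tau$-edge $\{v_i,v_{i+1}\}$ with $i\in\{1,2\}$. Let $\tau'$ be $\tau$ with this $2$-cycle deleted. The new orbits are paths with $i$ and $\ell-i$ points, neither number divisible by $3$. Since $d(\tau',\tau)=2$, use (7).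

**(c)** One $C_{2\ell}$ with $3\mid\ell$: cost $\le2$. Label it cyclically $v_0,\dots,v_{2\ell-1}$ with $\sigma$-edges $v_{2i}v_{2i+1}$ and $\tau$-edges $v_{2i+1}v_{2i+2}$. With $w=(v_2\,v_4)$, $\tau'=w^{-1}\tau w$ has edges $v_1v_4$ and $v_2v_3$ in place of $v_1v_2$ and $v_3v_4$. The new orbits are the double edge $\{v_2,v_3\}$ and the cycle $v_0,v_1,v_4,v_5,\dots,v_{2\ell-1}$ with $2(\ell-1)$ points, and $3\nmid\ell-1$. Use (5).

**(d)** $k\ge2$ copies of $P_3$: cost $\le k$. Every $k\ge2$ is a sum of twos and threes, so it suffices to treat $k=2,3$. Write the copies as $\{a,b,c\}$, $\{a',b',c'\}$, $\{a'',b'',c''\}$ with $\sigma=(a\,b)$, $\tau=(b\,c)$ on the first, and likewise on the others.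

- $k=2$: $w=(b'\,c)$ gives $\tau'=(b\,b')(c\,c')$. The orbits are the paths $a,b,b',a'$ and $c,c'$, with $4$ and $2$ points. The cost is $d(w,1)=2$ by (5). (The $6$-cycle in the table above is the resulting $x=wx_0$, where $x_0$ is $a\mapsto b\mapsto a'\mapsto b'\mapsto a$ and swaps $c,c'$.)
- $k=3$: let $w$ be the $3$-cycle $a''\mapsto b'\mapsto c\mapsto a''$, so $w^{-1}$ sends $c\mapsto b'$, $b'\mapsto a''$, $a''\mapsto c$. The $\tau$-edges $bc$, $b'c'$, $b''c''$ become $bb'$, $a''c'$, $b''c''$, so $\tau'=(b\,b')(a''\,c')(b''\,c'')$. The orbits are the paths $a,b,b',a'$, then $c$ alone, then $c',a'',b'',c''$, with $4$, $1$, $4$ points. The cost is $3$ by (5).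

**(e)** $P_3\sqcup P_6$: cost $\le2$. Let $P_3=\{a,b,c\}$ as before, let $P_6=v_1,\dots,v_6$, and let $w=(c\,v_2)$. As $P_6$ has five edges, its first and last edges have the same label.

- If the ends of $P_6$ are $\sigma$-fixed, $v_1v_2$ is a $\tau$-edge. Then $\tau'=w^{-1}\tau w$ has edges $bv_2$ and $cv_1$ in place of $bc$ and $v_1v_2$. The orbits are the paths $a,b,v_2,v_3,\dots,v_6$ ($7$ points) and $c,v_1$ ($2$ points).
- If the ends are $\tau$-fixed, $v_2v_3$ is a $\tau$-edge. Then $\tau'$ has edges $bv_2$ and $cv_3$ in place of $bc$ and $v_2v_3$. The orbits are the paths $a,b,v_2,v_1$ ($4$ points) and $c,v_3,v_4,v_5,v_6$ ($5$ points).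

In both cases (5) gives cost $2$.

**Step 3: slack.** For a piece define its slack as one third of its size minus the cost bound just found. We need a decomposition with total slack at least $0$. The slacks are as follows, with $3\mid\ell$ except in the first line.

| piece | slack |
|---|---|
| orbit with $3\nmid\ell$ | size$/3$ |
| pair $P_\ell\sqcup C_{2\ell}$ | $\ell$ |
| three $C_{2\ell}$ | $2\ell$ |
| one $C_{2\ell}$ | $2\ell/3-2$: $0$ if $\ell=3$, at least $2$ if $\ell\ge6$ |
| one $P_\ell$ | $\ell/3-2$: $-1$ if $\ell=3$, $0$ if $\ell=6$, at least $1$ if $\ell\ge9$ |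
| $k\ge2$ copies of $P_3$ | $0$ |
| $P_3\sqcup P_6$ | $1$ |

Only a lone $P_3$ has negative slack.

**Step 4: assembly.** For each $\ell$ divisible by $3$ form $\min(r_\ell,f_\ell)$ pairs $P_\ell\sqcup C_{2\ell}$. What is left over for this $\ell$ is either $r_\ell-f_\ell$ paths or $f_\ell-r_\ell$ cycles. Group leftover cycles into triples, which leaves at most two single cycles. Treat leftover $P_\ell$ with $\ell\ge6$ singly, and leftover copies of $P_3$ together by (d) if there are at least two. If $r_3-f_3\ne1$, there is no lone $P_3$, every slack is nonnegative, and $f(\sigma,\tau)\le n/3$.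

Now let $r_3-f_3=1$, so that exactly one $P_3$ is left over.

- *$f_3\ge1$.* Break up one pair $P_3\sqcup C_6$. Treat its $P_3$ and the leftover $P_3$ by (d), with cost $2$, and its $C_6$ by (c), with cost $2$. The total is $4=12/3$ on these $12$ points. All other slacks are nonnegative, so $f\le n/3$.
- *$r_3=1$, $f_3=0$, $r_6>f_6$.* Some $P_6$ is left over. Treat it with the $P_3$ by (e). All slacks are nonnegative, so $f\le n/3$.
- *$r_3=1$, $f_3=0$, $r_6\le f_6$.* Treat the $P_3$ by (b), with slack $-1$. The other pieces have nonnegative slack, and it suffices that their total slack is at least $1$. No other $P_3$, no $C_6$, and no leftover $P_6$ exist. So every other piece is either an orbit with $3\nmid\ell$, or a pair or triple with $\ell\ge6$, or a leftover $P_\ell$ with $\ell\ge9$, or a leftover $C_{2\ell}$ with $\ell\ge6$. Each piece except the first type has slack at least $1$. If none of those occurs, the remaining $n-3\ge3$ points all lie in orbits with $3\nmid\ell$, with total slack $(n-3)/3\ge1$. This is the only place where $n\ge6$ is used. So $f\le n/3$.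

Since $f$ is an integer, $f\le\lfloor n/3\rfloor$ in all cases. Together with Theorem 1, this proves Theorem 2. $\blacksquare$
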